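\title{A shrinking-ring strategy for many slower pursuers in the plane}

\begin{abstract}
Pursuers of speed $v<1$ start at the points of a Poisson process of intensity $1/|x|$ in the plane, and an evader of speed $1$ starts at the origin. It has been conjectured that for every $v<1$ the evader can almost surely keep a positive distance from all pursuers forever. We disprove this: for every $v\in[10/11,1)$ the pursuers almost surely have a strategy that comes arbitrarily close to the evader, whatever the evader does. The mechanism is a mirroring strategy that turns a hexagonal ring of scale $R$ around the evader, with $N$ pursuers at each vertex, into a ring of scale $\eta R$ with $\lfloor N/6\rfloor$ pursuers at each vertex, where $\eta<1/6$. The same argument shows that for every $\beta<2$ the density $|x|^{-\beta}$ suffices for the pursuers once $v$ is close enough to $1$.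
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection*{The game}

An evader starts at the origin of $\mathbb{R}^2$ and moves with speed at most $1$: its trajectory is a $1$-Lipschitz map $x\colon[0,\infty)\to\mathbb{R}^2$ with $x(0)=0$. The pursuers are slower. Their trajectories $p_i$ are $v$-Lipschitz for a fixed $v<1$. All players are points, and several pursuers may occupy the same point. The initial positions of the pursuers form a Poisson point process of intensity $1/|x|$. Recall that for a locally integrable function $\lambda\ge0$, the Poisson point process of intensity $\lambda$ is a random locally finite set such that the number of its points in a bounded Borel set $B$ has the Poisson distribution with mean $\int_B\lambda$, and the numbers of points in disjoint sets are independent.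

The game is played in continuous time with full information. Both sides know the initial configuration and observe the current positions of all players, and the pursuers may coordinate and react to the evader's motion. The evader \emph{escapes} if there are an evader strategy and a constant $d>0$ such that, against every pursuer strategy, the distance from the evader to every pursuer stays at least $d$ for all time. The constant $d$ may depend on the initial configuration but not on the later play of the pursuers. The \emph{escape probability} is the probability that the configuration is one from which the evader escapes.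

\subsection*{Why the density $1/r$}

Slower pursuers cannot run the evader down from behind, so the natural plan is to encircle it. Suppose that pursuers stand on a circle around the evader, with neighbors at most $\varepsilon$ apart along the circle, and let them all move toward the center at speed $v$. The gaps only shrink. Either the evader is on the circle at some moment, and is then within $\varepsilon/2$ of a pursuer, or it stays inside until the circle collapses onto it. So $M$ pursuers spread evenly on a circle of radius $R$ force the distance $\pi R/M$.

Write $r=|x|$. If the density is $\omega(1/r)$, this plan wins. Cut the annulus $R\le r\le(1+\delta)R$ into sectors of angle $\delta$, with $3\delta<v$. Each sector has diameter less than $vR$ and, with probability tending to $1$ as $R\to\infty$, all sectors contain $\omega(R)$ pursuers. These spread along the circle $r=R$ before time $R$, hence before the evader can cross it, and leave gaps $o(1)$. The escape probability is therefore $0$. At density $c/r$ the count is borderline. The disc of radius $R$ contains on average $2\pi cR$ pursuers, and on a circle of radius comparable to $R$ they leave gaps of order $1/c$, at every scale.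

The constant $c$ does not matter. Multiplying space and time by $\kappa$ preserves speeds and turns the intensity $c/|x|$ into $c/(\kappa|x|)$, so the escape probability $p$ is the same for all $c>0$. Moreover, the union of two independent processes of intensity $c/|x|$ has intensity $2c/|x|$, and an evader that escapes from the union escapes from each part. Granting that the escape event is measurable, this gives $p\le p^2$, so $p$ is $0$ or $1$. (We do not use these two observations.) The question of which value occurs was posed in \cite{MO}, with the conjecture that the encirclement count gives the right answer: at density $1/r$, for every $v<1$, the evader escapes with probability $1$.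

\subsection*{Results}

The conjecture is false for fast pursuers. The strategies that we construct use very little information. A \emph{sampled-data strategy} has decision times $s_0<s_1<\cdots$, finitely many in bounded time. At time $s_m$ the pursuers choose the next decision time $s_{m+1}$ and, for each pursuer, a constant velocity of norm at most $v$ on $[s_m,s_{m+1}]$. These choices depend only on the initial configuration and on $x(s_0),\dots,x(s_m)$. In particular the pursuers need no knowledge of the evader's velocity.

Such strategies remove the usual difficulty of continuous-time games, in which two strategies that react instantly to each other need not determine a play. Here the pursuers' motion on $[s_m,s_{m+1}]$ is fixed at time $s_m$, the evader's strategy answers it with a motion on the same interval, and the play is built interval by interval. All we use about the evader is that $x$ is $1$-Lipschitz. We say that the pursuers \emph{can force} an outcome within a given time if some sampled-data strategy produces it, at a decision time within that time, for every $1$-Lipschitz trajectory $x$.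

\begin{theorem}\label{thm:main}
Let $v\in[10/11,1)$. For almost every configuration of the Poisson process of intensity $1/|x|$ there is a single sampled-data pursuer strategy such that, for every evader trajectory,
\[
\liminf_{t\to\infty}\ \min_i|p_i(t)-x(t)|=0 .
\]
Hence no evader strategy guarantees a positive distance $d$, and the escape probability is $0$.
\end{theorem}

For speeds near $1$ the exponent $1$ in the density is not critical.

\begin{theorem}\label{thm:sparse}
Let $c>0$, $1\le\beta<2$ and $a=2-\beta$. Let $0<\eta\le0.165$, $\eta<6^{-1/a}$ and $\frac{1}{1+0.61\eta}\le v<1$. Then the conclusion of Theorem~\ref{thm:main} holds for the Poisson process of intensity $c|x|^{-\beta}$. In particular, for every $\beta<2$ there is $v_\beta<1$ such that for all $v\in[v_\beta,1)$ the escape probability at density $r^{-\beta}$ is $0$.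
\end{theorem}

Since $|x|^{-\beta}$ is locally integrable for $\beta<2$ and speeds are bounded, only finitely many pursuers are in a bounded region at a given time, so the minimum over $i$ is attained. Both theorems rest on a deterministic statement about finitely many pursuers.

\begin{theorem}\label{thm:finite}
Let $0<\eta\le0.165$ and $\frac{1}{1+0.61\eta}\le v<1$, and put $\alpha=\frac{\ln(1/\eta)}{\ln6}>1$. Suppose that six groups of $N\ge1$ pursuers each sit at the vertices of a regular hexagon of circumradius $R$, and that the evader is within $0.535R$ of its center. Then the pursuers can force, within time $40R$, the distance from the evader to some pursuer to be at most $\frac{1.6}{\eta}\,R\,N^{-\alpha}$.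
\end{theorem}

The contracting circle with the same $6N$ pursuers gives $\pi R/(6N)$, that is, exponent $1$. In Theorem~\ref{thm:finite} the speed condition reads $\eta\ge\frac{1-v}{0.61v}$, so $\eta$ may tend to $0$, and $\alpha$ to infinity, as $v\to1$. At density $r^{-\beta}$ the number $N$ of pursuers available at scale $R$ is of order $R^{a}$, and $RN^{-\alpha}\to0$ exactly when $a\alpha>1$. This is the condition $\eta<6^{-1/a}$ of Theorem~\ref{thm:sparse}.

Faster pursuers can imitate slower ones, so the speeds $v$ with escape probability $0$ at density $1/r$ form an up-set in $(0,1)$. Theorem~\ref{thm:main} shows that it contains $[10/11,1)$. We do not claim that $10/11$ is optimal, and we do not determine what happens for $v<10/11$.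

Section~\ref{sec:six} shows the mirroring strategy with six pursuers. Section~\ref{sec:stage} proves the main step, which shrinks a ring by the factor $\eta$ at the cost of a factor $6$ in the number of pursuers. Section~\ref{sec:iter} iterates it, and Section~\ref{sec:poisson} finds the initial rings in the Poisson configuration.

\section{Mirroring, with six pursuers}\label{sec:six}

Let $n_j=(\cos\frac{\pi j}{3},\sin\frac{\pi j}{3})$, $j=1,\dots,6$, be the vertices of the unit hexagon. We use two facts:
\begin{equation}\label{eq:hex}
\sum_{j=1}^6n_j=0,\qquad\text{and}\qquad\max_j\,z\cdot n_j\ge\tfrac{\sqrt3}{2}|z|\quad\text{for every }z\in\mathbb{R}^2 .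
\end{equation}
The first holds because $n_{j+3}=-n_j$, the second because every direction is within angle $\pi/6$ of some $n_j$. Write $s_+=\max\{s,0\}$.

A pursuer cannot follow the evader, but it can follow the \emph{shadow} $x(0)+v\,(x(t)-x(0))$, which copies the evader's motion scaled by $v$ and so has speed at most $v$. A pursuer that has reached the shadow can stay on it. The shadow lags behind the evader by $(1-v)|x(t)-x(0)|$, which is small if $v$ is near $1$ and the evader has not yet traveled far. The task is thus to reach the shadow before the evader travels far.

Let a pursuer lie in the direction $\nu$ from the shadow. It will keep this direction fixed and reduce the gap as fast as its speed permits. If the evader moves by $w$ in time $\tau$, the shadow moves by $vw$, and a pursuer that reduces the gap by $a$ moves by $vw-a\nu$. The next lemma says how large $a$ may be.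

\begin{lemma}\label{lem:mirror}
Let $\tau>0$, let $w,\nu\in\mathbb{R}^2$ with $|w|\le\tau$ and $|\nu|=1$, and put
\[
A=2v\,(w\cdot\nu)_++v\,(\tau-|w|).
\]
Then $|vw-a\nu|\le v\tau$ for all $a\in[0,A]$.
\end{lemma}

\begin{proof}
The function $a\mapsto|vw-a\nu|$ is convex, so it suffices to treat $a=0$ and $a=A$. At $a=0$ the value is $v|w|\le v\tau$. At $a=A$ we have $vw-A\nu=vw'-v(\tau-|w|)\nu$ with $w'=w-2(w\cdot\nu)_+\nu$. The vector $w'$ is either $w$ or the reflection of $w$ in the line perpendicular to $\nu$, so $|w'|=|w|$, and the value is at most $v|w|+v(\tau-|w|)=v\tau$.
\end{proof}

The two terms of $A$ have a plain meaning. When the shadow moves toward the pursuer, the pursuer moves as its mirror image, and the gap closes at twice the rate of approach. When the shadow moves away, the pursuer copies its motion. Any speed that the evader leaves unused is spent on closing the gap.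

Here is the smallest case. For this illustration only, let $x$ be continuously differentiable and let the pursuers see $\dot x$. One pursuer starts at each $n_j$ and the evader starts at the center $0$, so the shadow is $vx(t)$. Pursuer $j$ moves along
\[
p_j(t)=vx(t)+r_j(t)\,n_j,\qquad r_j(t)=1-\int_0^t\big[\,2v\,(\dot x\cdot n_j)_++v\,(1-|\dot x|)\,\big]\,ds ,
\]
until the first time $T$ at which some gap $r_j$ vanishes. By Lemma~\ref{lem:mirror} with $\tau=1$ and $w=\dot x$, its speed is at most $v$. Two estimates describe the outcome.

\emph{Time.} The sum $\sum_jr_j$ starts at $6$ and, by \eqref{eq:hex}, decreases at rate at least $\sqrt3\,v|\dot x|+6v(1-|\dot x|)\ge\sqrt3\,v$. Hence $T\le2\sqrt3/v$.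

\emph{Displacement.} Since $s_+\ge s$, the inequality $r_j(T)\ge0$ gives $2v\,x(T)\cdot n_j\le1$ for all $j$: the shadow has not crossed the perpendicular bisector of $0$ and $n_j$. By \eqref{eq:hex}, $v|x(T)|\le1/\sqrt3$.

At time $T$ a pursuer is on the shadow, at distance
\[
(1-v)\,|x(T)|\le\frac{1-v}{v}\cdot\frac{1}{\sqrt3}
\]
from the evader. Equality holds when the evader runs at full speed through the midpoint of an edge of the hexagon: then $r_j(t)=1-\sqrt3\,vt$ for the two endpoints of the edge, and these two pursuers meet on the shadow at time $T=1/(\sqrt3\,v)$. For $v=10/11$ the evader is then $1/(10\sqrt3)<0.06$ ahead of them, whereas it would pass resting pursuers at distance $1/2$.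

After time $T$ the evader is close to a pursuer but no longer surrounded at that small scale, and it can pull away. To repeat the maneuver the pursuers must arrive not on the shadow but \emph{around} it. This requires three changes.
\begin{enumerate}
\item The single target is replaced by six targets, the vertices of a hexagon of radius $\eta$ carried along by the shadow. The evader decides from which side each target is reached, so each target needs its own team from each of the six vertices. Only one team in six is kept.
\item The evader is ahead of the shadow, so it is not at the center of the new hexagon. The maneuver must therefore work from an off-center start, and it must end with the evader no more off-center, relative to the new scale, than it was at the start. This is what ties $1-v$ to $\eta$.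
\item The pursuers do not see $\dot x$. They sample $x$ at intervals $\tau$ and respond to each displacement one step late.
\end{enumerate}

\section{One stage: from a ring to a smaller ring}\label{sec:stage}

Throughout this section and the next, $\theta=0.535$, $0<\eta\le0.165$ and $\frac{1}{1+0.61\eta}\le v<1$. We use these hypotheses in the form
\begin{equation}\label{eq:const}
\theta+\eta\le0.7,\qquad\frac{1-v}{v}\le0.61\,\eta,\qquad v\ge\frac{1}{1.10065}>0.9 .
\end{equation}

\begin{definition}
The players form an \emph{$(R,N)$-ring} if there are a point $c$ with $|x-c|\le\theta R$, where $x$ is the evader's position, and six disjoint groups of $N$ pursuers each, the $j$-th group being located at $c+Rn_j$.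
\end{definition}

\begin{lemma}[Stage lemma]\label{lem:stage}
From an $(R,N)$-ring with $N\ge6$ the pursuers can force an $(\eta R,\lfloor N/6\rfloor)$-ring within time $32R$.
\end{lemma}

In the example of Section~\ref{sec:six} the shadow was confined to the set of points closer to its starting point than to any $n_j$. The same will hold for each target, but a target starts up to $\theta+\eta\le0.7$ away from the center, and the confining cell is distorted (Figure~\ref{fig:stage}). We first bound its size.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1]
\fill[gray!20] (0,2.503)--(1.651,0.953)--(1.118,-0.646)--(0,-1.112)--(-1.118,-0.646)--(-1.651,0.953)--cycle;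
\draw[gray] (0:3)--(60:3)--(120:3)--(180:3)--(240:3)--(300:3)--cycle;
\draw[dashed] (0,0) circle (1.605);
\foreach \x/\y in {60/1,120/2,180/3,240/4,300/5,0/6}
  {\draw[thin] (\x:3)--(0,1); \fill (\x:3) circle (2.5pt); \node at (\x:3.35) {$n_{\y}$};}
\foreach \x in {0,60,120,180,240,300}
  {\filldraw[fill=white] (-0.495,1) ++(\x:0.495) circle (1.5pt);}
\fill (-0.495,1) circle (1.2pt);
\node at (-0.56,1.17) {\scriptsize $x_0$};
\node at (0.36,1.06) {\scriptsize $e_l$};
\fill (0,0) circle (1pt);
\node at (0,-0.2) {\scriptsize $0$};
\end{tikzpicture}
\caption{The start of a stage, at scale $R=1$. Groups of pursuers sit at $n_1,\dots,n_6$, and the evader $x_0$ is inside the dashed circle of radius $\theta$. The six open dots are the targets $x_0+\eta n_l$. Each target, such as $e_l$, is approached by six teams, one along each segment. Until one of these teams reaches it, the moving target stays in the shaded cell of points closer to $e_l$ than to any $n_j$.}\label{fig:stage}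
\end{figure}

\begin{lemma}\label{lem:cell}
Let $e,z\in\mathbb{R}^2$ satisfy $|e|\le0.7$ and $|z-e|<|z-n_j|$ for $j=1,\dots,6$. Then $|z-e|\le0.863$.
\end{lemma}

\begin{proof}
Put $L=|z-e|$ and $s=|z|$. The triangle inequality gives $|s-L|\le0.7$. Choosing $j$ with $z\cdot n_j\ge\frac{\sqrt3}{2}s$, we get
\[
L^2<|z-n_j|^2=s^2-2z\cdot n_j+1\le f(s),\qquad f(s)=s^2-\sqrt3\,s+1 .
\]
The bound $L^2<f(s)$ is weak when $s$ is small or large, and there the triangle inequality takes over.

If $s\le0.163$, then $L\le s+0.7\le0.863$.

Next, $s<1.536$. This needs proof only for $s\ge0.7$. Then $L\ge s-0.7\ge0$, so $s^2-1.4s+0.49<f(s)$, that is, $(\sqrt3-1.4)s<0.51$, and $0.51/(\sqrt3-1.4)<0.51/0.33205<1.536$.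

If $0.163<s<1.536$, convexity of $f$ gives $L^2<\max\{f(0.163),f(1.536)\}$. Using $\sqrt3>1.732$ we find $f(0.163)<0.026569-0.282316+1<0.7443$ and $f(1.536)<2.359296-2.660352+1<0.6990$. Since $0.863^2=0.744769$, we get $L<0.863$.
\end{proof}

\begin{proof}[Proof of Lemma~\ref{lem:stage}]
Multiplying space and time by the same factor preserves speeds, so we may assume that $R=1$, $c=0$ and that the stage starts at time $0$. In this proof $x(0)$ is any point with $|x(0)|\le\theta$.

\medskip\noindent\emph{The strategy.} The decision times are the multiples of $\tau=0.004\,\eta$. Put
\[
x_m=x(m\tau),\qquad\Delta_m=x_m-x_{m-1},\qquad y_m=x_0+v\,(x_m-x_0),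
\]
so that $|\Delta_m|\le\tau$ and $y_m$ is the sampled shadow. \emph{Target} $l$ at step $m$ is the point $y_m+\eta n_l$, for $l=1,\dots,6$. It starts at $e_l=x_0+\eta n_l$, and $|e_l|\le\theta+\eta\le0.7$. From each group $j$ form six disjoint \emph{teams} $(j,l)$, $l=1,\dots,6$, of $\lfloor N/6\rfloor$ pursuers each; the remaining pursuers rest. Team $(j,l)$ moves as one point and aims at target $l$. Its initial offset from the target is
\[
g_{jl}=n_j-e_l=\rho_{jl}\,\nu_{jl},\qquad\rho_{jl}=|g_{jl}|\ge0.3,\quad|\nu_{jl}|=1 .
\]
Define the gaps by $r_{jl}(0)=\rho_{jl}$ and, for $m\ge1$,
\[
r_{jl}(m)=\max\{0,\ r_{jl}(m-1)-A_{jl}(m)\},\qquad A_{jl}(m)=2v\,(\Delta_m\cdot\nu_{jl})_++v\,(\tau-|\Delta_m|).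
\]
During $[0,\tau]$ all pursuers rest. During $[m\tau,(m+1)\tau]$, for $m\ge1$, team $(j,l)$ moves uniformly by the displacement $v\Delta_m-a\,\nu_{jl}$ with $a=r_{jl}(m-1)-r_{jl}(m)$. This displacement is computed from $x_0,\dots,x_m$, which are known at time $m\tau$. Since $0\le a\le A_{jl}(m)$, Lemma~\ref{lem:mirror} shows that its norm is at most $v\tau$, so the move is admissible.

At time $(m+1)\tau$ team $(j,l)$ is at
\begin{equation}\label{eq:pos}
y_m+\eta n_l+r_{jl}(m)\,\nu_{jl}.
\end{equation}
Indeed, for $m=0$ this point is $e_l+g_{jl}=n_j$, and passing from $m-1$ to $m$ changes it by $v\Delta_m-a\nu_{jl}$.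

Call target $l$ \emph{served at step $m$} if $r_{jl}(m)=0$ for some $j$. No target is served at step $0$. A gap that is $0$ remains $0$, so a served target remains served: the team rides along with it. Let $M\ge1$ be the first step at which all six targets are served. The stage ends at time $(M+1)\tau$; the pursuers can compute $M$ from the samples.

\medskip\noindent\emph{The basic inequality.} Suppose that target $l$ is not served at step $m\ge0$. Then $r_{jl}(k)>0$ for all $j$ and all $k\le m$, so no truncation at $0$ has occurred and $\sum_{k=1}^mA_{jl}(k)=\rho_{jl}-r_{jl}(m)<\rho_{jl}$. Multiplying by $\rho_{jl}$ removes the normalization and lets us use the symmetry of the hexagon: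
\begin{equation}\label{eq:basic}
\sum_{k=1}^m\Big[\,2v\,(\Delta_k\cdot g_{jl})_++v\,(\tau-|\Delta_k|)\,|g_{jl}|\,\Big]<|g_{jl}|^2\qquad(j=1,\dots,6).
\end{equation}
The sum of these six inequalities bounds the time, and the six inequalities taken separately bound the displacement.

\medskip\noindent\emph{Time.} Sum \eqref{eq:basic} over $j$. On the right, $\sum_jn_j=0$ gives
\[
\sum_j|g_{jl}|^2=6+6|e_l|^2\le6+6\cdot0.49=8.94 .
\]
On the left fix $k$. Choose $j$ with $\Delta_k\cdot n_j\ge\frac{\sqrt3}{2}|\Delta_k|$; for this $j$,
\[
\Delta_k\cdot g_{jl}=\Delta_k\cdot n_j-\Delta_k\cdot e_l\ge(0.866-0.7)|\Delta_k|\ge0.16\,|\Delta_k| .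
\]
Also $\sum_j|g_{jl}|\ge\sum_jn_j\cdot g_{jl}=6-e_l\cdot\sum_jn_j=6$. So step $k$ contributes at least
\[
0.32\,v|\Delta_k|+6v\,(\tau-|\Delta_k|)\ge0.32\,v\tau .
\]
Therefore $0.32\,v\,m\tau<8.94$, and $m\tau<28/v$, whenever some target is not served at step $m$. Hence $M$ is finite, $(M-1)\tau<28/v$, and the stage lasts $(M+1)\tau<28/0.9+2\tau<32$.

\medskip\noindent\emph{Displacement.} Some target $l$ is not served at step $M-1$. Let $z=y_{M-1}+\eta n_l$ be its position, so $z-e_l=v(x_{M-1}-x_0)=v\sum_{k\le M-1}\Delta_k$. In \eqref{eq:basic} with $m=M-1$, drop the second terms, which are nonnegative, and use $s_+\ge s$. This gives $2(z-e_l)\cdot g_{jl}<|g_{jl}|^2$ for all $j$. Since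
\[
|z-n_j|^2=|z-e_l|^2-2(z-e_l)\cdot g_{jl}+|g_{jl}|^2 ,
\]
we obtain $|z-e_l|<|z-n_j|$ for all $j$, and Lemma~\ref{lem:cell} yields
\begin{equation}\label{eq:disp}
v\,|x_{M-1}-x_0|\le0.863 .
\end{equation}

\medskip\noindent\emph{The new ring.} For each $l$ choose $j(l)$ with $r_{j(l)l}(M)=0$. By \eqref{eq:pos}, at time $(M+1)\tau$ team $(j(l),l)$ is at $c'+\eta n_l$ with $c'=y_M$. These six teams are disjoint and have $\lfloor N/6\rfloor$ members each. The evader is at $x_{M+1}$, and $x_{M+1}-y_M=\Delta_{M+1}+(1-v)(x_M-x_0)$. By \eqref{eq:disp} and \eqref{eq:const},
\begin{align*}
|x_{M+1}-c'|&\le\tau+(1-v)\big(|x_{M-1}-x_0|+\tau\big)\le2\tau+\frac{1-v}{v}\cdot0.863\\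
&\le(0.008+0.61\cdot0.863)\,\eta=0.53443\,\eta<\theta\eta .
\end{align*}
This is an $(\eta,\lfloor N/6\rfloor)$-ring.
\end{proof}

\begin{remark}[Where the hypotheses enter]
The bound $\theta+\eta\le0.7<\frac{\sqrt3}{2}$ places every target inside the hexagon, whose inradius is $\frac{\sqrt3}{2}$, so that every direction of motion carries the target toward some team. If a target started outside the hexagon, there would be a direction $w$ with $w\cdot g_{jl}<0$ for all $j$, and an evader running at full speed along $w$ would make every $A_{jl}(m)$ equal to $0$. The term $v(\tau-|\Delta_m|)$ is used only in the time bound; without it the teams would never approach a resting evader. The condition $\frac{1-v}{v}\le0.61\eta$ is used only in the last display, where the lag of the shadow and the sampling error $2\tau$ must fit inside the tolerance $\theta\eta$ of the new ring. A larger $\theta$ increases this tolerance, but it also lets the targets start farther from the center.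
\end{remark}

\section{Iterating the stage}\label{sec:iter}

Each stage multiplies the radius by $\eta$ and, up to rounding, divides the group size by $6$. The ratio of radius to group size, which governs the gaps of a plain encirclement, is thus multiplied by $6\eta<1$. We run stages until the groups are too small to be split.

\begin{proof}[Proof of Theorem~\ref{thm:finite}]
After a rotation of coordinates the hypothesis says that the players form an $(R,N)$-ring. Let $k=\lfloor\log_6N\rfloor$ and $N_i=\lfloor N/6^i\rfloor$. Then $N_{i+1}=\lfloor N_i/6\rfloor$, $N_i\ge6$ for $i<k$, and $N_k\ge1$. Apply Lemma~\ref{lem:stage} $k$ times, each stage starting at the decision time at which the previous one ends, and let pursuers that are not kept rest from then on. After stage $i$ the players form an $(\eta^iR,N_i)$-ring. The concatenation is a sampled-data strategy with finitely many decision times, and it lasts at most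
\[
32R\sum_{i\ge0}\eta^i=\frac{32R}{1-\eta}\le\frac{32R}{0.835}<40R .
\]
At the end the evader is within $\theta\eta^kR$ of the center of the ring, and a pursuer is at distance $\eta^kR$ from that center. The distance between them is at most $(1+\theta)\eta^kR\le1.6\,\eta^kR$. Since $k\ge\log_6N-1$ and $\eta<1$, we have $\eta^k\le\eta^{-1}\eta^{\log_6N}=\eta^{-1}N^{-\alpha}$. Finally $\alpha>1$ because $\eta\le0.165<1/6$.
\end{proof}

\section{Rings in the Poisson configuration}\label{sec:poisson}

It remains to build initial rings. The evader's speed limit does this almost for free: at time $\theta R$ the evader is still within $\theta R$ of the origin, and by then the pursuers that started near the points $Rn_j$ have gathered at these points. We do this at a sequence of scales so widely spaced that different scales use different pursuers and play their stages at different times.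

\begin{proof}[Proof of Theorem~\ref{thm:sparse}]
Let $R_\ell=80^\ell$ for $\ell\ge1$, and let $D_{\ell j}$ be the open disc of radius $\frac{\theta}{2}R_\ell=0.2675R_\ell$ about $R_\ell n_j$. All these discs are disjoint. For fixed $\ell$ the centers are at least $R_\ell$ apart, which exceeds the diameter $0.535R_\ell$. For different $\ell$, the discs lie in the annuli $0.7325R_\ell\le|x|\le1.2675R_\ell$, which are disjoint.

\medskip\noindent\emph{Counting.} The number $Z_{\ell j}$ of pursuers that start in $D_{\ell j}$ is Poisson with mean
\begin{equation}\label{eq:mean}
\mu\ge c\,(1.2675R_\ell)^{-\beta}\,\pi\,(0.2675R_\ell)^2\ge c\,\frac{0.2247}{1.607}\,R_\ell^{\,a}\ge0.13\,cR_\ell^{\,a},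
\end{equation}
where we used $1.2675^{\beta}\le1.2675^2<1.607$ and $\pi\cdot0.2675^2>0.2247$. A Poisson variable $Z$ with mean $\mu$ has $E\,2^{-Z}=e^{-\mu/2}$, so Markov's inequality gives
\[
P(Z\le\mu/2)\le2^{\mu/2}\,E\,2^{-Z}=e^{-\mu(1-\ln2)/2}\le e^{-\mu/8}.
\]
Since $a>0$, the series $\sum_\ell6\exp(-0.13\,c\,80^{a\ell}/8)$ converges. The Borel--Cantelli lemma states that if the probabilities of a sequence of events have a finite sum, then almost surely only finitely many of the events occur. Hence almost surely there is $\ell_0$ such that $Z_{\ell j}>0.065\,cR_\ell^{\,a}\ge bR_\ell^{\,a}$ for all $\ell\ge\ell_0$ and all $j$, where $b=c/16$. Fix such a configuration and put $N_\ell=\lceil bR_\ell^{\,a}\rceil\ge1$. As $Z_{\ell j}$ is an integer, $Z_{\ell j}\ge N_\ell$.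

\medskip\noindent\emph{The strategy.} For each $\ell\ge\ell_0$ and each $j$ choose $N_\ell$ pursuers in $D_{\ell j}$; all pursuers that are not chosen rest forever. At time $0$ each chosen pursuer in $D_{\ell j}$ sets off toward $R_\ell n_j$ with the constant velocity that brings it there at time $\theta R_\ell$. It covers less than $\frac{\theta}{2}R_\ell$ in time $\theta R_\ell$, so its speed is less than $\frac12<v$.

At time $\theta R_\ell$ we have $|x(\theta R_\ell)|\le\theta R_\ell$, because $x(0)=0$ and $x$ is $1$-Lipschitz. So the pursuers of scale $\ell$ and the evader form an $(R_\ell,N_\ell)$-ring centered at the origin. These pursuers now play the strategy of Theorem~\ref{thm:finite}, which ends at a time $T_\ell$ with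
\[
\theta R_\ell\le T_\ell\le(\theta+40)R_\ell<80\,\theta R_\ell=\theta R_{\ell+1},
\]
and afterward they rest. Meanwhile the pursuers of higher scales keep their velocities. The decision times are $0$ and, for each $\ell\ge\ell_0$, finitely many times in $[\theta R_\ell,T_\ell]$. These intervals are disjoint and move off to infinity. So this is a sampled-data strategy, and it depends on the configuration only.

\medskip\noindent\emph{The distances.} For every evader trajectory, Theorem~\ref{thm:finite} and $N_\ell\ge bR_\ell^{\,a}$ give
\[
\min_i|p_i(T_\ell)-x(T_\ell)|\le\frac{1.6}{\eta}\,R_\ell\,N_\ell^{-\alpha}\le\frac{1.6}{\eta}\,b^{-\alpha}\,R_\ell^{\,1-a\alpha}.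
\]
The hypothesis $\eta<6^{-1/a}$ means $a\ln(1/\eta)>\ln6$, that is, $a\alpha>1$, so the right side tends to $0$. Since $T_\ell\to\infty$, we conclude that $\liminf_{t\to\infty}\min_i|p_i(t)-x(t)|=0$. Whatever strategy the evader uses, the play against this pursuer strategy produces a $1$-Lipschitz trajectory, so no $d>0$ is guaranteed. The configurations from which the evader escapes therefore lie in a null set, and the escape probability is $0$.

\medskip\noindent\emph{The last assertion.} For $1\le\beta<2$ take $c=1$, $\eta=\min\{0.165,\frac12\,6^{-1/a}\}$ and $v_\beta=1/(1+0.61\eta)<1$. For $\beta<1$ note that the argument used the intensity only through \eqref{eq:mean}. All discs $D_{\ell j}$ lie in $|x|\ge1$, where $|x|^{-\beta}\ge|x|^{-1}$, so \eqref{eq:mean} holds with $c=1$ and $a=1$. The argument then applies with $\eta=0.165<1/6$ and $v_\beta=1/(1+0.61\eta)$.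
\end{proof}

The hypothesis $\beta<2$ is what makes $N_\ell$ grow: for $\beta=2$ the mean number of pursuers in $D_{\ell j}$ does not depend on $\ell$, and the number of stages available does not increase with the scale.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Apply Theorem~\ref{thm:sparse} with $c=1$, $\beta=1$, $a=1$ and $\eta=0.165<1/6$. Since $1+0.61\cdot0.165=1.10065\ge1.1$, every $v\ge10/11=1/1.1$ satisfies $v\ge\frac{1}{1+0.61\eta}$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{MO}
``Question: Suppose That Intelligent Pursuers With Speed $v<1$ Are Randomly Scattered On The Plane With Area Density $1/r$ ($r>0$ Is Distance From The Origin). If'',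
\texttt{https://mathoverflow.net/questions/329886/}\allowbreak\texttt{pursuit-evasion-with-many-slow-pursuers}

\end{thebibliography}
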